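\title{A Banach space and its bidual that are complemented in each other but not isomorphic}

\begin{abstract}
We construct a separable Banach space $X$ such that $X$ and $X^{**}$ are isomorphic to complemented subspaces of each other but are not isomorphic. More generally, for every integer $d\ge 0$ there is a separable $X$ whose even duals $X^{(2k)}$ are all isomorphic to complemented subspaces of each other, while $X^{(2k)}\cong X^{(2l)}$ holds exactly when $k\equiv l \pmod d$. The spaces are $\ell_2$-sums of James-type spaces, and the invariant that separates the duals is the Fredholm index of the operator that an operator on $X$ induces on $X^{**}/X$.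
\end{abstract}

\section{Introduction}\label{sec:intro}

Scalars are $\mathbb K=\mathbb R$ or $\mathbb C$, operators are bounded and linear, and $\mathcal B(E,F)$ is the space of operators from $E$ to $F$. Banach spaces $E,F$ are \emph{isomorphic}, $E\cong F$, if there is a bounded linear bijection between them with bounded inverse, not necessarily an isometry. A space $Y$ is \emph{isomorphic to a complemented subspace} of $Z$ if some closed subspace of $Z$ is the range of a bounded linear projection on $Z$ and is isomorphic to $Y$. Equivalently, $Z\cong Y\oplus W$ for some $W$, or there are operators $j\colon Y\to Z$ and $\pi\colon Z\to Y$ with $\pi j=1_Y$; the last form shows that the relation is transitive. We write $X^{(2k)}$ for the $2k$-th dual of $X$, with $X^{(0)}=X$, and $X^k$ for the $k$-fold direct sum. The following problem was posed in \cite{chat}.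

\begin{quote}
\textbf{Problem.} Suppose that $X$ is isomorphic to a complemented subspace of $X^{**}$ and $X^{**}$ is isomorphic to a complemented subspace of $X$. Must $X$ be isomorphic to $X^{**}$?
\end{quote}

The first hypothesis has an intrinsic meaning. Let $\kappa_E\colon E\to E^{**}$ be the canonical embedding, by which we regard $E$ as a closed subspace of $E^{**}$, and put $\operatorname{co}(E)=E^{**}/E$; this quotient measures how far $E$ is from being reflexive. If $Y$ is isomorphic to a complemented subspace of a dual space $Z^*$, by $j$ and $\pi$ as above, then $Y$ is complemented in $Y^{**}$, because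
$$\pi\,\kappa_Z^*\,j^{**}\kappa_Y=\pi\,\kappa_Z^*\,\kappa_{Z^*}\,j=\pi j=1_Y .$$
So the two hypotheses say that $X^{**}\cong X\oplus\operatorname{co}(X)$ and $X\cong X\oplus \operatorname{co}(X)\oplus W$ for some $W$, and the problem asks whether a space that absorbs $\operatorname{co}(X)\oplus W$ must absorb $\operatorname{co}(X)$ alone.

Neither hypothesis suffices by itself. The dual space $\ell_1$ is complemented in its bidual, which is not separable. It is known that the second hypothesis alone does not suffice either; for instance, $X=(\bigoplus_{k\ge0}c_0^{(2k)})_2$ satisfies $X=c_0\oplus X^{**}$, and $X\cong X^{**}$ would make $c_0$ isomorphic to a complemented subspace of a dual space, hence complemented in its bidual $\ell_\infty$, which it is not. In both examples the other hypothesis fails. When both hold and $X\cong X^2$, the answer is yes. Indeed, then $X^{**}\cong (X^{**})^2$; from $X\cong X^{**}\oplus W$ we get $X\cong X^{**}\oplus X^{**}\oplus W\cong X^{**}\oplus X$, and the same argument with the roles exchanged gives $X^{**}\cong X\oplus X^{**}$.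 One is therefore led to guess that the answer is yes, and a counterexample cannot be isomorphic to its square. The answer is no.

\begin{theorem}\label{thm:A}
There is a separable Banach space $X$ such that $X$ and $X^{**}$ are isomorphic to complemented subspaces of each other and $X\not\cong X^{**}$.
\end{theorem}

\begin{theorem}\label{thm:B}
For every integer $d\ge0$ there is a separable Banach space $X$ such that all even duals $X^{(2k)}$ $(k\ge0)$ are isomorphic to complemented subspaces of each other, and
$$X^{(2k)}\cong X^{(2l)}\iff k\equiv l\pmod d$$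
(for $d=0$: if and only if $k=l$).
\end{theorem}

Theorem~\ref{thm:A} follows from Theorem~\ref{thm:B} with $d=2$ (or any $d\neq1$), $k=0$ and $l=1$. For $d=2$ the space satisfies $X\cong X^{(4)}\not\cong X^{**}$; for $d=0$ its even duals are pairwise non-isomorphic.

An operator $T$ on $X$ induces an operator $\operatorname{co}(T)$ on $\operatorname{co}(X)$. We build $X$ so that every $\operatorname{co}(T)$ must respect a family of norms on finite sequences in $\operatorname{co}(X)$, and we choose the norms so that this makes $\operatorname{co}(T)$ rigid: if it is Fredholm, its index is divisible by a prescribed integer. Section~\ref{sec:co} sets up $\operatorname{co}$ and the index, and Section~\ref{sec:small} shows the mechanism in the smallest cases. Sections~\ref{sec:norms}--\ref{sec:James} develop the norms and the James-type spaces built from them, Section~\ref{sec:X} defines $X$ and computes its even duals, Section~\ref{sec:rigid} proves rigidity, and Section~\ref{sec:proof} proves Theorem~\ref{thm:B}.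

\section{The quotient $E^{**}/E$ and the Fredholm index}\label{sec:co}

Let $T\in\mathcal B(E,F)$. The biadjoint $T^{**}\colon E^{**}\to F^{**}$ is weak$^*$-to-weak$^*$ continuous and satisfies $T^{**}\kappa_E=\kappa_FT$. It therefore maps $E$ into $F$ and induces an operator $\operatorname{co}(T)\colon\operatorname{co}(E)\to\operatorname{co}(F)$. Since $T\mapsto T^{**}$ respects sums, products and identities, so does $\operatorname{co}$:
$$\operatorname{co}(T+U)=\operatorname{co}(T)+\operatorname{co}(U),\qquad \operatorname{co}(TU)=\operatorname{co}(T)\operatorname{co}(U),\qquad\operatorname{co}(1)=1 .$$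
In particular, $\operatorname{co}$ sends isomorphisms to isomorphisms. The inclusions $j_1,j_2$ and projections $\pi_1,\pi_2$ of a direct sum $E\oplus F$ satisfy $\pi_1j_1=1$, $\pi_2j_2=1$, $\pi_1j_2=0$, $\pi_2j_1=0$ and $j_1\pi_1+j_2\pi_2=1$. Their images under $\operatorname{co}$ satisfy the same identities, so $\operatorname{co}(E\oplus F)=\operatorname{co}(E)\oplus\operatorname{co}(F)$, and $\operatorname{co}(j_1)$ is the inclusion of the first summand.

An operator $S\colon Y\to Z$ is \emph{Fredholm} if its kernel has finite dimension and its range has finite codimension; its \emph{index} is $\operatorname{ind}S=\dim\ker S-\operatorname{codim}S(Y)$. We use three textbook facts.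
\begin{itemize}
\item[(F1)] Composing with an isomorphism changes neither the Fredholm property nor the index.
\item[(F2)] $S_1\oplus S_2$ is Fredholm if and only if $S_1$ and $S_2$ are, and then the indices add.
\item[(F3)] If $S$ is Fredholm and $K$ is compact, then $S+K$ is Fredholm and $\operatorname{ind}(S+K)=\operatorname{ind}S$. Norm limits of finite-rank operators are compact, and so are sums of compact operators and products of a compact operator with an operator.
\end{itemize}
The index detects how much non-reflexivity a space absorbs.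

\begin{lemma}\label{lem:absorb}
Let $\Gamma\colon E\oplus F\to E$ be an isomorphism, let $\dim\operatorname{co}(F)=e<\infty$, and let $j\colon E\to E\oplus F$ be the inclusion. Then $\operatorname{co}(\Gamma j)$ is Fredholm of index $-e$.
\end{lemma}

\begin{proof}
The operator $\operatorname{co}(j)$ is the inclusion of $\operatorname{co}(E)$ into $\operatorname{co}(E)\oplus\operatorname{co}(F)$, which has index $-e$, and $\operatorname{co}(\Gamma)$ is an isomorphism. Apply (F1).
\end{proof}

Two more standard facts will be used. The bidual of an $\ell_2$-sum $(\bigoplus_nE_n)_2$ is $(\bigoplus_nE_n^{**})_2$, and the canonical embedding acts componentwise. If $L\colon Z\to V$ has a bounded right inverse $R$, then $z\mapsto(z-RLz,Lz)$ is an isomorphism $Z\cong\ker L\oplus V$.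

\section{The mechanism in small cases}\label{sec:small}

\subsection{What the case $d=2$ requires}\label{sub:d2}

James' space $J$, defined below, satisfies $\operatorname{co}(J)\cong\mathbb K$. We want a space $X$ such that
\begin{itemize}
\item[(i)] $X^{**}\cong X\oplus J$,
\item[(ii)] $X\cong X\oplus J^2$,
\item[(iii)] $\operatorname{ind}\operatorname{co}(T)$ is even whenever $T\in\mathcal B(X)$ and $\operatorname{co}(T)$ is Fredholm.
\end{itemize}
By (i) and (ii), $X\cong X^{**}\oplus J$, so $X$ and $X^{**}$ are isomorphic to complemented subspaces of each other. If $X\cong X^{**}$, then $X\cong X\oplus J$, and Lemma~\ref{lem:absorb} produces $T$ with $\operatorname{ind}\operatorname{co}(T)=-1$, against (iii). The difficulty is (iii). The quotient $\operatorname{co}(X)$ will have $\ell_2$ as a summand, and shifts on $\ell_2$ have every index; so most operators on $\operatorname{co}(X)$ must be prevented from having the form $\operatorname{co}(T)$, while by (ii) the index $-2$ must still occur.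

\subsection{Operators from $J_3$ to $J_2$}\label{sub:bumps}

Let $q\in\{2,3\}$. For a scalar sequence $x=(x_j)_{j\ge1}$ put $x_0=0$ and
$$\|x\|=\sup\Big\{\Big(\sum_{t=1}^r|x_{g_t}-x_{g_{t-1}}|^q\Big)^{1/q}: 0\le g_0<\dots<g_r\Big\}.$$
Sequences of finite norm converge. Let $J_q$ be the space of those with limit $0$; $J=J_2$ is James' space. Lemma~\ref{lem:James} below, in its simplest case, says that $J_q^{**}$ is the space of all sequences of finite norm, and that a bounded sequence in $J_q^{**}$ is weak$^*$ null if and only if it is coordinatewise null. Thus the limit identifies $\operatorname{co}(J_q)$ with $\mathbb K$.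

Let $T\in\mathcal B(J_3,J_2)$. Then $\operatorname{co}(T)$ is a scalar $\lambda$, determined by $\lim_j(T^{**}x)_j=\lambda\lim_jx_j$. We claim that $\lambda=0$. Let $\chi_h\in J_3^{**}$ be the indicator of $[h,\infty)$ and $y^h=T^{**}\chi_h$. For fixed $h$ we have $y^h_j\to\lambda$ as $j\to\infty$. For fixed $j$ we have $y^h_j\to0$ as $h\to\infty$, since $\chi_h\to0$ weak$^*$. Fix $\delta>0$ and $j^-\ge0$, and play the two limits against each other: choose $h$ so that $y^h$ is within $\delta$ of $0$ on $[0,j^-]$; then $j>j^-$ so that $y^h$ is within $\delta$ of $\lambda$ on $[j,\infty)$; then $h'>h$ so that $y^{h'}$ is within $\delta$ of $0$ on $[0,j]$; then $j^+>j$ so that $y^{h'}$ is within $\delta$ of $\lambda$ on $[j^+,\infty)$. The bump $u=\chi_h-\chi_{h'}$ lies in $J_3$, and $Tu=y^h-y^{h'}$ is within $2\delta$ of $0$ on $[0,j^-]$, of $\lambda$ at $j$, and of $0$ on $[j^+,\infty)$. A well-placed bump of height $1$ is sent to a vector that, at the tested coordinates, is a bump of height $\lambda$.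

Now place $k$ bumps one after the other, the $j^+$ of each serving as the $j^-$ of the next, and let $x$ be their sum. The increments of $x$ lie in $\{0,\pm1\}$ and at most $2k$ of them are nonzero, so $\|x\|\le(2k)^{1/3}$. The vector $Tx$ has $k$ successive increments within $4k\delta$ of $\lambda$. Letting $\delta\to0$ we obtain $k^{1/2}|\lambda|\le\|T\|(2k)^{1/3}$ for all $k$, so $\lambda=0$.

In the other direction there is no obstruction: the formal inclusion $J_2\to J_3$ preserves coordinates, hence so does its biadjoint, and it induces the scalar $1$. What the argument shows is that $\operatorname{co}(T)$ is bounded for the norm that the space applies to its increments, here $\ell_3$ on the domain and $\ell_2$ on the range. Proposition~\ref{prop:transfer} is the general statement.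

\subsection{Forcing a $2\times2$ matrix to be scalar}\label{sub:matrix}

Write $v\times k$ for the sequence $(v,\dots,v)$ of length $k$. Suppose that the increments are vectors in $\mathbb K^2$, measured by a norm $N$ on finite sequences, so that $S=\operatorname{co}(T)$ is a $2\times2$ matrix $(\sigma_{\mu\nu})$ with $N(Sv\times k)\le C\,N(v\times k)$ for all $v$ and $k$. Suppose further that there are lengths $k_1<k_2<\cdots$, functionals $\varphi_i$ and an exponent $p$ such that
$$N(v\times k_i)\ge 2^ik_i^{1/p}|\varphi_i(v)|\ \text{ for all }v,\qquad N(v\times k_i)\le (3k_i)^{1/p}\|v\|\ \text{ if }\varphi_i(v)=0 .$$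
At length $k_i$ the norm singles out the one functional $\varphi_i$ and gives it the weight $2^i$. If $\varphi=\varphi_i$ for infinitely many $i$ and $\varphi(v)=0$, then $2^i|\varphi(Sv)|\le 3^{1/p}C\|v\|$ for these $i$, so $\varphi(Sv)=0$. Let each of $e_1^*$, $e_2^*$, $(e_1^*+e_2^*)/\sqrt2$ occur infinitely often. The pair $\varphi=e_1^*$, $v=e_2$ gives $\sigma_{12}=0$; the pair $e_2^*$, $e_1$ gives $\sigma_{21}=0$; and the third functional with $v=e_1-e_2$ gives $\sigma_{11}-\sigma_{22}=0$. So $S$ is scalar. Section~\ref{sec:norms} constructs such norms.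

\subsection{Assembling the space}\label{sub:assemble}

Property (ii) will come from a shift. Take spaces $X_1,X_2,\dots$ with $\operatorname{co}(X_n)=\mathbb K^2$, where $X_1\cong J^2$ carries no weights, the weights are switched on so slowly that $X_n$ and $X_{n+1}$ are uniformly isomorphic, and the weight $2^i$ is in place in all $X_n$ with $n$ large. Then $Y=(\bigoplus_{n\ge1}X_n)_2\cong Y\oplus J^2$, and $\operatorname{co}(Y)=\ell_2\oplus\ell_2$, so that $\operatorname{co}(T)$ is a $2\times2$ matrix of operators on $\ell_2$. The estimates of \S\ref{sub:matrix} at length $k_i$ now fail in finitely many components only, and they show that the matrix is $A\oplus A$ up to a compact operator. Its index is $2\operatorname{ind}A$.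

This $Y$ is isomorphic to its bidual (Remark~\ref{rem:Y}), so a further summand $X_0$ with $X_0^{**}\cong X_0\oplus J$ is needed for (i). It has $\operatorname{co}(X_0)=J$, and since $J\cong J\oplus\mathbb K$, an odd index could enter here. The same device, with functionals dense in the ball of $J^*$, makes $\operatorname{co}(T)$ scalar on $J$. For general $d\ge1$ one uses $\mathbb K^d$. For $d=0$ divisibility by a fixed integer is not enough, and the asymmetry between $J_2$ and $J_3$ found in \S\ref{sub:bumps} supplies the missing constraint.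

\section{Norms with many scales}\label{sec:norms}

Let $(s,p)$ be $(2,4)$ or $(4/3,2)$, so that $\frac1s=\frac1p+\frac14$. For a finite scalar sequence $\xi=(\xi_a)$ let $\|\xi\|_q$ be its $\ell_q$-norm, and for an integer $k\ge1$ put
$$\langle\xi\rangle_k=k^{-1/4}\max_{|A|\le k}\Big(\sum_{a\in A}|\xi_a|^s\Big)^{1/s}.$$
By definition and by H\"older's inequality,
\begin{equation}\label{eq:bracket}
\langle\xi\rangle_k\le k^{-1/4}\|\xi\|_s,\qquad \langle\xi\rangle_k\le\|\xi\|_p,\qquad \langle 1\times l\rangle_k=k^{-1/4}\min(k,l)^{1/s}.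
\end{equation}
The ratio $\langle1\times l\rangle_k/\|1\times l\|_p$ equals $(l/k)^{1/4}$ for $l\le k$ and $(k/l)^{1/p}$ for $l\ge k$. So $\langle\cdot\rangle_k$ agrees with the $\ell_p$-norm on constant sequences of length $k$ and is negligible on constant sequences that are much shorter or much longer: it detects the scale $k$. To keep different scales from interfering, even after multiplication by weights up to $2^i$, we take $k_i=2^{16i^2}$ $(i\ge0)$. For $p\in\{2,4\}$,
\begin{align}
\sum_{1\le j<i}2^{pj}k_j&\le k_i&&(i\ge1),\label{eq:small}\\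
\sum_{j>i}\big(2^j(k_i/k_j)^{1/4}\big)^p&\le1&&(i\ge0).\label{eq:large}
\end{align}
In \eqref{eq:small} each term is at least twice the preceding one, so the sum is at most twice its last term, and $1+4(i-1)+16(i-1)^2\le16i^2$. In \eqref{eq:large} we have $k_i\le k_{j-1}$ and $2^j(k_{j-1}/k_j)^{1/4}=2^{4-7j}\le2^{-3j}$, and $\sum_{j\ge1}2^{-3pj}\le1$.

\begin{definition}\label{def:adm}
Let $V$ be a Banach space, and for $i\ge1$ let $\varphi_i\in V^*$ with $\|\varphi_i\|\le1$ and $0\le r_i\le2^i$. For a finite sequence $w=(w_1,\dots,w_l)$ in $V$ put $\varphi_i(w)=(\varphi_i(w_a))_a$, $\tau_i(w)=r_i\langle\varphi_i(w)\rangle_{k_i}$ and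
$$N(w)=\Big(B(w)^p+\sum_{i\ge1}\tau_i(w)^p\Big)^{1/p}.$$
We call $N$ \emph{admissible} if it is of one of the following types.
\begin{itemize}
\item[I.] $(s,p)=(2,4)$ and $B(w)=(\sum_a\|w_a\|^4)^{1/4}$.
\item[II.] $(s,p)=(4/3,2)$, $V=\mathbb K^m$ with the Euclidean norm, and $B(w)=(\sum_{\mu=1}^m\|w^\mu\|_{q_\mu}^2)^{1/2}$, where $w^\mu$ is the sequence of $\mu$-th coordinates of $w$ and $q_\mu\in\{2,3\}$.
\end{itemize}
\end{definition}

The series converges: by \eqref{eq:bracket} and by \eqref{eq:large} with $i=0$, where $k_0=1$,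
\begin{equation}\label{eq:tail}
\sum_{i\ge1}\tau_i(w)^p\le\sum_{i\ge1}\big(2^ik_i^{-1/4}\big)^p\Big(\sum_a\|w_a\|^s\Big)^{p/s}\le\Big(\sum_a\|w_a\|^s\Big)^{p/s}.
\end{equation}
Type II serves the spaces $X_n$ with $n\ge1$: without weights it must reproduce the norms of $J_2$ and $J_3$, which forces $p=2$. Type I serves $X_0$: there $s=2$ gives the upper $\ell_2$-estimate that will split $X_0^{**}$, and $p=4$ makes $N(v\times k_i)$ grow more slowly than any norm of type II.

We use Minkowski's inequality in the following form: for $q\ge2$ and numbers $t_{a\mu}\ge0$,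
\begin{equation}\label{eq:mink}
\Big(\sum_a\Big(\sum_\mu t_{a\mu}^2\Big)^{q/2}\Big)^{1/q}\le\Big(\sum_\mu\Big(\sum_at_{a\mu}^q\Big)^{2/q}\Big)^{1/2}.
\end{equation}
It is the triangle inequality in $\ell_{q/2}$ for the sequences $(t_{a\mu}^2)_a$.

\begin{lemma}\label{lem:N}
Let $N$ be admissible, let $w$ be a finite sequence in $V$ and let $v\in V$.
\begin{itemize}
\item[(N1)] $N$ is a norm on each $V^l$. Deleting entries or replacing them by $0$ does not increase $N$, $B$ or $\tau_i$, and inserting zeros does not change them.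
\item[(N2)] $(\sum_a\|w_a\|^4)^{1/4}\le N(w)\le\sqrt2\sum_a\|w_a\|$; in particular $\|v\|\le N(v)\le\sqrt2\,\|v\|$. In type I, $N(w)\le2^{1/4}(\sum_a\|w_a\|^2)^{1/2}$.
\item[(N3)] If $w=\sum_bw_{(b)}$ with disjointly supported $w_{(b)}$, then $N(w)^s\le\sum_bN(w_{(b)})^s$.
\item[(N4)] For a concatenation, $B(d^1,\dots,d^M)^4\ge\sum_bB(d^b)^4$.
\item[(N5)] $\langle\varphi_i(w)\rangle_{k_i}\le k_i^{1/6}B(w)$.
\item[(N6)] For $i\ge1$: $\ r_i^pk_i|\varphi_i(v)|^p\le N(v\times k_i)^p\le3k_i\|v\|^p+r_i^pk_i|\varphi_i(v)|^p$.
\item[(N7)] In type II, $B(v\times k)^2=\sum_\mu|v^\mu|^2k^{2/q_\mu}$, so $k^{1/3}\|v\|\le B(v\times k)\le k^{1/2}\|v\|$.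
\end{itemize}
\end{lemma}

\begin{proof}
(N1) $N$ is an $\ell_p$-sum of the norm $B$ and the seminorms $\tau_i$, and each of them has the stated monotonicity by its formula.

(N2) In type I the lower bound is $B(w)\le N(w)$. In type II, \eqref{eq:mink} with $q=4$ gives $(\sum_a\|w_a\|^4)^{1/4}\le(\sum_\mu\|w^\mu\|_4^2)^{1/2}$, which is at most $B(w)$ because $q_\mu\le4$. For a single vector $B(v)=\|v\|$, so \eqref{eq:tail} gives $N(v)\le2^{1/p}\|v\|\le\sqrt2\|v\|$; the upper bound for $N(w)$ follows from the triangle inequality and (N1). In type I, where $s=2$, \eqref{eq:tail} gives $N(w)^4\le\sum_a\|w_a\|^4+(\sum_a\|w_a\|^2)^2\le2(\sum_a\|w_a\|^2)^2$.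

(N3) $N$ is the $\ell_p$-sum of seminorms $t_\alpha$, namely the $\tau_i$ together with $B$ in type I and with the $\|w^\mu\|_{q_\mu}$ in type II. Each satisfies $t_\alpha(w)^s\le\sum_bt_\alpha(w_{(b)})^s$. For $B$ in type I and for $\|w^\mu\|_{q_\mu}$, the value on $w$ is the $\ell_q$-norm of the values on the $w_{(b)}$, with $q=4$ or $q=q_\mu$, and $q\ge s$. For $\tau_i$, split $\sum_{a\in A}|\varphi_i(w_a)|^s$ according to the supports. The triangle inequality in $\ell_{p/s}$, where $p/s\ge1$, gives
$$N(w)^s=\big\|(t_\alpha(w)^s)_\alpha\big\|_{p/s}\le\sum_b\big\|(t_\alpha(w_{(b)})^s)_\alpha\big\|_{p/s}=\sum_bN(w_{(b)})^s .$$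

(N4) In type I this is an equality. In type II let $t_{b\mu}=\|(d^b)^\mu\|_{q_\mu}$. Then $B(d^1,\dots,d^M)^2=\sum_\mu\|(t_{b\mu})_b\|_{q_\mu}^2\ge\sum_\mu\|(t_{b\mu})_b\|_4^2$, and by \eqref{eq:mink} with $q=4$ this is at least $(\sum_b(\sum_\mu t_{b\mu}^2)^2)^{1/2}=(\sum_bB(d^b)^4)^{1/2}$.

(N5) In type I, $\langle\varphi_i(w)\rangle_{k_i}\le\|\varphi_i(w)\|_4\le B(w)$ by \eqref{eq:bracket}. In type II, H\"older's inequality gives $\langle\xi\rangle_k\le k^{-1/4}k^{3/4-1/3}\|\xi\|_3=k^{1/6}\|\xi\|_3$, and by \eqref{eq:mink} with $q=3$ and by $q_\mu\le3$,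
$$\|\varphi_i(w)\|_3\le\Big(\sum_a\|w_a\|^3\Big)^{1/3}\le\Big(\sum_\mu\|w^\mu\|_3^2\Big)^{1/2}\le B(w).$$

(N7) is the definition of $B$ on a constant sequence.

(N6) As $p/s=1+p/4$, \eqref{eq:bracket} gives $\tau_j(v\times k_i)^p=r_j^p|\varphi_j(v)|^pk_j^{-p/4}\min(k_i,k_j)^{1+p/4}$. For $j=i$ this is $r_i^pk_i|\varphi_i(v)|^p$, which proves the lower bound. For $j<i$ it is at most $2^{pj}k_j\|v\|^p$, and for $j>i$ at most $k_i(2^j(k_i/k_j)^{1/4})^p\|v\|^p$. By \eqref{eq:small} and \eqref{eq:large} each of these two groups contributes at most $k_i\|v\|^p$, and so does $B(v\times k_i)^p$, by definition in type I and by (N7) in type II.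
\end{proof}

Property (N6) is the pair of inequalities assumed in \S\ref{sub:matrix}.

\section{James-type spaces}\label{sec:spaces}

We want a space $E$ with $\operatorname{co}(E)=V$ whose norm records $N$. We copy the definition of $J_q$, with vectors for scalars and $N$ for the $\ell_q$-norm. One precaution is needed when $V$ has infinite dimension: each coordinate is confined to a finite-dimensional space, so that the coordinate projections have finite rank and all non-reflexivity sits in the limit.

Let $N$ be an admissible norm over $V$, and let $V_1\subset V_2\subset\cdots$ be finite-dimensional subspaces with dense union in $V$ (for $V=\mathbb K^m$ we take $V_j=V$). A \emph{chain} is a finite sequence $g$ of integers $0\le g_0<\dots<g_r$ with $r\ge1$. For $x=(x_j)_{j\ge1}$ with $x_j\in V_j$ put $x_0=0$,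
$$\Delta_gx=(x_{g_1}-x_{g_0},\dots,x_{g_r}-x_{g_{r-1}}),\qquad\|x\|=\sup_gN(\Delta_gx),$$
and let $\mathcal E$ be the space of all such $x$ with $\|x\|<\infty$. The chain $0<j$ gives
\begin{equation}\label{eq:coord}
\|x_j\|\le N(x_j)\le\|x\|.
\end{equation}
The space $\mathcal E$ is complete: a Cauchy sequence $(x^\nu)$ has a coordinatewise limit $x$ by \eqref{eq:coord}, and $N(\Delta_g(x-x^\nu))=\lim_{\nu'}N(\Delta_g(x^{\nu'}-x^\nu))$ for every chain, as $N$ is continuous on $V^r$ by (N2). A sequence with one nonzero coordinate has at most two nonzero increments along a chain, so finitely supported sequences belong to $\mathcal E$. Let $E=\mathcal J(V,N)$ be their closure in $\mathcal E$. It is separable.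

Every $x\in\mathcal E$ is a Cauchy sequence in $V$. Otherwise there are $\varepsilon>0$ and, for each $M$, a chain with $M$ increments of norm at least $\varepsilon$, and (N2) gives $\|x\|^4\ge M\varepsilon^4$. (Some lower estimate of this kind is necessary: for the supremum norm on scalar sequences, $\mathcal E$ would be $\ell_\infty$.) Put $Lx=\lim_jx_j$; then $L\colon\mathcal E\to V$ has norm at most $1$ by \eqref{eq:coord}. For $v\in V_h$ let $\chi_hv$ be the sequence equal to $0$ for $j<h$ and to $v$ for $j\ge h$. It has at most one nonzero increment along a chain, so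
$$\|\chi_hv\|\le\sqrt2\,\|v\|,\qquad L\chi_hv=v .$$
Finally let $P_nx=(x_1,\dots,x_n,0,\dots)$ and let $\omega_n(x)$ be the supremum of $N(\Delta_gx)$ over chains $g$ in $[n,\infty)$.

\begin{lemma}\label{lem:James}
\begin{itemize}
\item[(a)] $\|P_nx\|\le2\|x\|$ and $\|x\|\le\sup_n\|P_nx\|$ for every sequence $x$ with $x_j\in V_j$.
\item[(b)] $\|f-P_n^*f\|\to0$ for every $f\in E^*$. In particular $E^*$ is separable.
\item[(c)] Taking coordinates defines an isomorphism $\Theta\colon E^{**}\to\mathcal E$ that is the identity on $E$, with $\|\Theta\|,\|\Theta^{-1}\|\le2$. A bounded sequence in $E^{**}$ is weak$^*$ null if and only if its image in $\mathcal E$ is coordinatewise null.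
\item[(d)] $\omega_n(x)\to0$ for every $x\in\mathcal E$, and $\ker L=E$.
\item[(e)] For each $v\in V$ there is $x\in\mathcal E$ with $Lx=v$ and $\|x\|\le3\|v\|$.
\end{itemize}
Hence $L$ induces an isomorphism $\operatorname{co}(E)\cong V$ with absolute constants.
\end{lemma}

\begin{proof}
(a) Along a chain, the increments of $P_nx$ are an initial part of the increments of $x$, then at most one increment $-x_j$ with $j\le n$, then zeros. By (N1) and \eqref{eq:coord} the norm is at most $2\|x\|$. For the second claim, $\Delta_gx=\Delta_gP_nx$ when $n\ge g_r$.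

(b) Suppose that (b) fails for $f$. For $n'>n$ we have $1-P_{n'}=(1-P_n)(1-P_{n'})$ and $\|1-P_{n'}\|\le3$, so $\|f-P_{n'}^*f\|\le3\|f-P_n^*f\|$. Hence there is $\varepsilon>0$ with $\|f-P_n^*f\|>3\varepsilon$ for all $n$. Given $n$, choose a finitely supported $y$ with $\|y\|\le1$ and $|f(y-P_ny)|>3\varepsilon$, and put $u=\theta(y-P_ny)/3$ with $|\theta|=1$ such that $f(u)>0$. Then $\|u\|\le1$, $f(u)>\varepsilon$, and $u$ is supported in an interval $(n,n']$. Iterating, we obtain $u^1,u^2,\dots$ supported on successive intervals $I_1<I_2<\cdots$ with $\|u^b\|\le1$ and $f(u^b)>\varepsilon$.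

We bound $\|\sum_{b\le M}u^b\|$ by (N3). The sequences $\Delta_gu^b$ need not be disjointly supported, since one step of the chain may leave $I_b$ and enter $I_{b'}$. So split $\Delta_gu^b=d_b'+d_b''$, where $d_b'$ keeps the entries $t$ with $g_t\in I_b$ and $d_b''$ keeps the others. An entry of $d_b''$ equals $-u^b_{g_{t-1}}$ and vanishes unless $g_{t-1}\in I_b$. Thus the $d_b'$ are disjointly supported, and so are the $d_b''$, and all have $N\le1$ by (N1). By (N3), $N(\Delta_g\sum_{b\le M}u^b)\le2M^{1/s}$. Therefore $\varepsilon M\le2\|f\|M^{1/s}$ for all $M$, which is impossible since $s>1$. Finally, $E^*$ is the closure of the union of the finite-dimensional spaces $P_n^*E^*$.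

(c) Let $\pi_j\colon E\to V_j$ be the coordinate maps. As $V_j$ is finite-dimensional, $\pi_j^{**}$ maps $E^{**}$ to $V_j$; put $\Theta x^{**}=(\pi_j^{**}x^{**})_j$. The operator $P_n$ on $E$ is the sum over $j\le n$ of $\pi_j$ followed by the inclusion of the $j$-th coordinate, so $P_n^{**}x^{**}=P_n\Theta x^{**}\in E$. Its norm is at most $2\|x^{**}\|$, and (a) gives $\|\Theta x^{**}\|\le2\|x^{**}\|$. For $f\in E^*$,
\begin{equation}\label{eq:pair}
x^{**}(f)=f(P_n\Theta x^{**})+x^{**}(f-P_n^*f).
\end{equation}
If $\Theta x^{**}=0$, then (b) and \eqref{eq:pair} give $x^{**}=0$. If $x\in\mathcal E$, the bounded sequence $(P_nx)$ has a weak$^*$ cluster point $x^{**}$ by the Banach--Alaoglu theorem; then $\|x^{**}\|\le2\|x\|$, and $\Theta x^{**}=x$ because the $\pi_j^{**}$ are weak$^*$ continuous. The same continuity shows that weak$^*$ null sequences are coordinatewise null. Conversely, for a bounded coordinatewise null sequence the first term in \eqref{eq:pair} tends to $0$ for fixed $n$, and the second is uniformly small for large $n$ by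 (b).

(d) For $J_q$ the first claim holds because $q$-th powers of norms add along successive chains. Here $\tau_i$ sees at most $k_i$ entries and does not grow indefinitely under concatenation, so we charge different chains to different scales. Suppose that $\omega_n(x)\not\to0$. As $\omega_n(x)$ is non-increasing, there are $\varepsilon>0$ and successive chains whose increment sequences $d^1,d^2,\dots$ satisfy $N(d^b)\ge\varepsilon$. The union of finitely many of these chains is a chain, so $N(d^{b_1},\dots,d^{b_M})\le\|x\|$ for $b_1<\dots<b_M$ by (N1). By (N4), $B(d^b)\to0$, and then by (N5), $\tau_i(d^b)\to0$ as $b\to\infty$ for each $i$. Put $i_0=b_0=0$. Given $i_{l-1}$ and $b_{l-1}$, choose $b_l>b_{l-1}$ with $B(d^{b_l})^p+\sum_{i\le i_{l-1}}\tau_i(d^{b_l})^p\le\varepsilon^p/4$. The remaining terms of $N(d^{b_l})^p\ge\varepsilon^p$ sum to at least $3\varepsilon^p/4$, so there is $i_l>i_{l-1}$ with $\sum_{i_{l-1}<i\le i_l}\tau_i(d^{b_l})^p\ge\varepsilon^p/2$. By (N1),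
$$\|x\|^p\ge N(d^{b_1},\dots,d^{b_M})^p\ge\sum_{l\le M}\ \sum_{i_{l-1}<i\le i_l}\tau_i(d^{b_l})^p\ge M\varepsilon^p/2$$
for all $M$, a contradiction.

The operator $L$ vanishes on finitely supported sequences, so $E\subset\ker L$. Let $Lx=0$. Along a chain, the increments of $x-P_nx$ are zeros, then at most one increment $x_j$ with $j>n$, then increments of $x$ along a chain in $[n,\infty)$. So $\|x-P_nx\|\le\sqrt2\sup_{j>n}\|x_j\|+\omega_n(x)\to0$, and $x\in E$.

(e) Since $\bigcup_hV_h$ is dense, successive approximation gives $v=\sum_lv_l$ with $v_l\in V_{h_l}$ and $\sum_l\|v_l\|\le2\|v\|$. Take $x=\sum_l\chi_{h_l}v_l$; then $\|x\|\le2\sqrt2\,\|v\|$ and $Lx=v$.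
\end{proof}

The condition $s>1$ in (b) cannot be dropped. For the $\ell_1$-norm on scalar sequences, $x\mapsto(x_j-x_{j-1})_j$ is an isometry of $E$ onto the hyperplane of $\ell_1$ of sequences with sum $0$, whose dual is not separable.

From now on we identify $E^{**}$ with $\mathcal E$. For $V=\mathbb K$, type II with $m=1$, $q_1=q$ and all $r_i=0$, the norm $N$ is the $\ell_q$-norm, and by (d) the space $\mathcal J(\mathbb K,N)$ is the space $J_q$ of \S\ref{sub:bumps}.

The bumps of \S\ref{sub:bumps} become plateaus, and their norm is controlled by $N$.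

\begin{lemma}\label{lem:plateau}
Let $I_1<\dots<I_k$ be finite intervals of positive integers, let $v_a\in V_{\min I_a}$, and let $x$ equal $v_a$ on $I_a$ and $0$ elsewhere. Then $\|x\|\le2N(v_1,\dots,v_k)$.
\end{lemma}

\begin{proof}
Fix a chain $g$. Let $\alpha_t=v_a$ if $g_t\in I_a$ and $g_{t-1}\notin I_a$ for some $a$, and $\alpha_t=0$ otherwise; let $\beta_t=v_a$ if $g_{t-1}\in I_a$ and $g_t\notin I_a$ for some $a$, and $\beta_t=0$ otherwise. Then $x_{g_t}-x_{g_{t-1}}=\alpha_t-\beta_t$: both sides vanish if $g_{t-1},g_t$ lie in the same interval, and otherwise $\alpha_t=x_{g_t}$ and $\beta_t=x_{g_{t-1}}$. Each interval is entered at most once and left at most once, in the order of $a$. So $(\alpha_t)$ and $(\beta_t)$ are subsequences of $(v_1,\dots,v_k)$ with zeros inserted, and (N1) applies.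
\end{proof}

\section{Induced operators respect the norms}\label{sec:transfer}

A \emph{James-type sum} is a finite or countable sum $E=(\bigoplus_nE_n)_2$ with $E_n=\mathcal J(V^{(n)},N_n)$; let $\mathcal E_n$ and $L_n$ be the associated objects. The constants in Lemma~\ref{lem:James} do not depend on $n$. Hence $E^{**}=(\bigoplus_n\mathcal E_n)_2$ up to an equivalent norm, and $L_E=(L_n)_n$ maps $E^{**}$ onto $(\bigoplus_nV^{(n)})_2$ with kernel $E$. We identify $\operatorname{co}(E)$ with $(\bigoplus_nV^{(n)})_2$ and give it the norm of that sum. For $T\in\mathcal B(E,F)$ between James-type sums,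
\begin{equation}\label{eq:coL}
\operatorname{co}(T)L_Ex=L_FT^{**}x\qquad(x\in E^{**}).
\end{equation}
For $v_1,\dots,v_k\in\operatorname{co}(E)$ with components $v_a^{(n)}$ put
$$\mathbf N_E(v_1,\dots,v_k)=\Big(\sum_nN_n\big(v_1^{(n)},\dots,v_k^{(n)}\big)^2\Big)^{1/2}.$$
This is a norm on $\operatorname{co}(E)^k$, and $\mathbf N_E(v_1,\dots,v_k)\le\sqrt2\sum_a\|v_a\|$ by (N2) and the triangle inequality; so it is continuous.

\begin{proposition}\label{prop:transfer}
Let $E,F$ be James-type sums, $T\in\mathcal B(E,F)$ and $S=\operatorname{co}(T)$. Then for all $v_1,\dots,v_k\in\operatorname{co}(E)$,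
$$\mathbf N_F(Sv_1,\dots,Sv_k)\le2\|T\|\,\mathbf N_E(v_1,\dots,v_k).$$
\end{proposition}

\begin{proof}
By continuity we may assume that each $v_a$ has finitely many nonzero components and that there is $h_*$ with $v_a^{(n)}\in V^{(n)}_{h_*}$ for all $a,n$. For $h\ge h_*$ define $\chi_hv_a\in E^{**}$ componentwise; then $L_E\chi_hv_a=v_a$. We need the two limits of \S\ref{sub:bumps}. First, as $h\to\infty$, each of the finitely many nonzero components of $\chi_hv_a$ is bounded and coordinatewise null, hence weak$^*$ null by Lemma~\ref{lem:James}(c). So $\chi_hv_a\to0$ and $T^{**}\chi_hv_a\to0$ weak$^*$, and each coordinate of each component of $T^{**}\chi_hv_a$ tends to $0$. Second, for fixed $h$, \eqref{eq:coL} says that the $j$-th coordinate of the $n$-th component of $T^{**}\chi_hv_a$ tends to $(Sv_a)^{(n)}$ as $j\to\infty$.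

Neither limit is uniform in the component, so fix $M$ and $\delta>0$ and consider only the components $n\le M$ of $F^{**}$. Write $\approx$ for equality up to $\delta$ in norm in each of these components. Put $j_0'=0$ and $h_0'=h_*$, and for $a=1,\dots,k$ choose in turn
\begin{itemize}
\item $h_a>h_{a-1}'$ such that $y_a=T^{**}\chi_{h_a}v_a$ is $\approx0$ at all coordinates $j\le j'_{a-1}$;
\item $j_a>j'_{a-1}$ such that $y_a$ is $\approx Sv_a$ at all $j\ge j_a$;
\item $h_a'>h_a$ such that $y_a'=T^{**}\chi_{h_a'}v_a$ is $\approx0$ at all $j\le j_a$;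
\item $j_a'>j_a$ such that $y_a'$ is $\approx Sv_a$ at all $j\ge j'_a$.
\end{itemize}
Let $x=\sum_a(\chi_{h_a}v_a-\chi_{h_a'}v_a)\in E$. Its $n$-th component equals $v_a^{(n)}$ on $[h_a,h_a')$ and $0$ elsewhere, so $\|x\|\le2\,\mathbf N_E(v_1,\dots,v_k)$ by Lemma~\ref{lem:plateau}. Moreover $Tx=\sum_a(y_a-y_a')$, and the choices give
$$\begin{array}{c|ccc}
 & j\le j'_{a-1} & j=j_a & j\ge j'_a\\ \hline
y_a & \approx0 & \approx Sv_a & \approx Sv_a\\
y'_a & \approx0 & \approx0 & \approx Sv_a
\end{array}$$
For each $a$, every point of the chain $0=j_0'<j_1<j_1'<\dots<j'_{k-1}<j_k$ falls into one of the three columns. Hence at the points of this chain $y_a-y_a'$ is within $2\delta$ of $0$, except at $j_a$, where it is within $2\delta$ of $Sv_a$. Summing over $a$, the component $(Tx)^{(n)}$ with $n\le M$ is within $2k\delta$ of $(Sv_b)^{(n)}$ at $j_b$ and within $2k\delta$ of $0$ at $j'_{b-1}$. Keep only the increments from $j'_{b-1}$ to $j_b$; each is within $4k\delta$ of $(Sv_b)^{(n)}$. With $N_n^F$ the norms that define $F$, (N1) and (N2) give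
$$N_n^F\big((Sv_1)^{(n)},\dots,(Sv_k)^{(n)}\big)\le\|(Tx)^{(n)}\|+4\sqrt2\,k^2\delta\qquad(n\le M).$$
Take the $\ell_2$-norm over $n\le M$, use $\|Tx\|\le2\|T\|\mathbf N_E(v_1,\dots,v_k)$, and let $\delta\to0$ and then $M\to\infty$.
\end{proof}

\section{James' space as a space of values}\label{sec:James}

To build $X_0$ we take $V=J$. Two things are needed: isomorphisms that tidy up $X^{**}$, and a bounded linear way to approximate $v\in J$ by finite-dimensional pieces whose increments are square summable, which will be a right inverse of $L$. Let $e_j$ be the unit vectors of $J$ and $G_n$ the span of $e_1,\dots,e_n$; the $G_n$ increase and have dense union. Define $\Pi_0=0$ and $\Pi_n\colon J\to G_n$ by $(\Pi_nv)_l=v_l-v_{n+1}$ for $l\le n$ and $(\Pi_nv)_l=0$ for $l>n$. Subtracting $v_{n+1}$ replaces the jump to $0$ that $P_n$ creates by the increment $v_{n+1}-v_n$ of $v$ itself.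

\begin{lemma}\label{lem:J}
\begin{itemize}
\item[(a)] $J\cong J\oplus\ell_2$.
\item[(b)] $J^{**}\cong J\oplus\mathbb K\cong J$.
\item[(c)] $\Pi_nv\to v$ for $v\in J$, and $\sum_{t=1}^r\|\Pi_{n_t}v-\Pi_{n_{t-1}}v\|^2\le4\|v\|^2$ for every chain $n_0<\dots<n_r$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) For a finitely supported scalar sequence $\xi$ we have $\|\xi\|_2\le\|\sum_j\xi_je_{2j}\|\le2\|\xi\|_2$; the upper bound is Lemma~\ref{lem:plateau}, and the lower bound comes from the increments from $2j-1$ to $2j$. So the closed span of the $e_{2j}$ is isomorphic to $\ell_2$. The map $x\mapsto\sum_j(x_{2j}-x_{2j-1})e_{2j}$ has norm at most $2$, takes values in this span and fixes each $e_{2j}$; it is a projection onto the span. Thus $J\cong W\oplus\ell_2\cong W\oplus\ell_2\oplus\ell_2\cong J\oplus\ell_2$ for some $W$.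

(b) The map $\lambda\mapsto\chi_1\lambda$ is a right inverse of $L$, so $J^{**}\cong J\oplus\mathbb K$, and $J\oplus\mathbb K\cong J\oplus\ell_2\oplus\mathbb K\cong J\oplus\ell_2\cong J$ by (a).

(c) For $l\ge1$ we have $(v-\Pi_nv)_l=v_{\max(l,n+1)}$. Along a chain, the nonzero increments of $v-\Pi_nv$ are at most one increment from the index $0$ and increments of $v$ along a chain in $[n+1,\infty)$. So $\|v-\Pi_nv\|\le\sup_{l>n}|v_l|+\omega_{n+1}(v)\to0$ by Lemma~\ref{lem:James}(d).

Let $n<n'$ and $y=\Pi_{n'}v-\Pi_nv$. Then $y_l=v_{n+1}-v_{n'+1}$ for $1\le l\le n$, $y_l=v_l-v_{n'+1}$ for $n<l\le n'$, and $y_l=0$ for $l>n'$. In one formula, $y_l=v_{l^*}-v_{n'+1}$ for $l\ge1$, where $l^*=\min(\max(l,n+1),n'+1)$. Let $\omega$ be the supremum of $\|\Delta_gv\|_2$ over chains $g$ in $[n+1,n'+1]$. The nonzero increments of $y$ along a chain are at most one increment $y_l$ from the index $0$, of modulus at most $\omega$, and increments of $v$ along a chain in $[n+1,n'+1]$. So $\|y\|\le2\omega$. The intervals $[n_{t-1}+1,n_t+1]$ meet only at endpoints,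 so chains chosen in each of them unite to one chain that has all their increments. The corresponding numbers $\omega^{(t)}$ therefore satisfy $\sum_t(\omega^{(t)})^2\le\|v\|^2$.
\end{proof}

\section{The space $X$ and its even duals}\label{sec:X}

Fix $m\ge1$ and $(q_1,\dots,q_m)\in\{2,3\}^m$ with $q_1=2$.

\emph{The summand $X_0$.} By Lemma~\ref{lem:James}(b) there is a countable dense subset $D$ of the unit ball of $J^*$. Let $(\psi_i)_{i\ge1}$ be a sequence in $D$ in which each element of $D$ occurs infinitely often. Let $N_0$ be the norm of type I over $J$ with functionals $\psi_i$ and weights $r_i=2^i$, and let $X_0=\mathcal J(J,N_0)$ with $V_j=G_j$.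

\emph{The summands $X_n$, $n\ge1$.} Let $(\varphi_i)_{i\ge1}$ be a sequence in
$$\Phi=\Big\{e_1^*,\dots,e_m^*,\ m^{-1/2}\sum_\mu e_\mu^*\Big\}\subset(\mathbb K^m)^*$$
in which each element of $\Phi$ occurs infinitely often. Define weights $r^{(n)}=(r_i^{(n)})_{i\ge1}$ by $r^{(1)}=0$ and the following rule: if $i$ is the least index with $r_i^{(n)}<2^i$, then $r^{(n+1)}$ agrees with $r^{(n)}$ except at $i$, where $r_i^{(n+1)}=2^{-3i^2}$ if $r_i^{(n)}=0$ and $r_i^{(n+1)}=2r_i^{(n)}$ otherwise. The nonzero weights are powers of $2$, so $r_i^{(n)}\le2^i$. Each $r^{(n)}$ has finitely many nonzero entries, and for each $i$ there is $n_i$ with $r_i^{(n)}=2^i$ for $n\ge n_i$. Let $N_n$ be the norm of type II with exponents $q_\mu$, functionals $\varphi_i$ and weights $r^{(n)}$, and let $X_n=\mathcal J(\mathbb K^m,N_n)$. Then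
\begin{equation}\label{eq:slow}
N_n\le N_{n+1}\le2N_n\qquad(n\ge1).
\end{equation}
Indeed, doubling one weight multiplies one term of $N_n^2$ by $4$, and switching on the weight $2^{-3i^2}$ adds at most $(2^{-3i^2}k_i^{1/6})^2B^2\le B^2\le N_n^2$ by (N5), since $k_i^{1/6}=2^{8i^2/3}$. The small starting value compensates for the factor $k_i^{1/6}$ in (N5).

Put
$$X=\Big(\bigoplus_{n\ge0}X_n\Big)_2,\qquad\operatorname{co}(X)=J\oplus_2H,\qquad H=\Big(\bigoplus_{n\ge1}\mathbb K^m\Big)_2 .$$
The space $X$ is a separable James-type sum.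

\begin{proposition}\label{prop:duals}
\begin{itemize}
\item[(a)] $X\cong X\oplus J_{q_1}\oplus\dots\oplus J_{q_m}$.
\item[(b)] $X^{**}\cong X\oplus J$, and $X^{(2k)}\cong X\oplus J^k$ for all $k\ge0$.
\end{itemize}
\end{proposition}

\begin{proof}
Let $Y=(\bigoplus_{n\ge1}X_n)_2$, so that $X=X_0\oplus Y$.

(a) As $N_1=B$, the norm of $x\in X_1$ lies between $\max_\mu\|x^\mu\|_{J_{q_\mu}}$ and $(\sum_\mu\|x^\mu\|_{J_{q_\mu}}^2)^{1/2}$, so $X_1\cong J_{q_1}\oplus\dots\oplus J_{q_m}$. By \eqref{eq:slow}, $X_n$ and $X_{n+1}$ are the same space of sequences with norms equivalent up to the factor $2$. Shifting components gives $(\bigoplus_{n\ge2}X_n)_2\cong Y$, so $Y\cong X_1\oplus Y$ and $X\cong X\oplus X_1$.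

(b) For $n\ge1$ the map $v\mapsto\chi_1v$ is a right inverse of $L_n$ of norm at most $\sqrt2$. These maps combine to a bounded right inverse of $L_Y\colon Y^{**}\to H$, so $Y^{**}\cong Y\oplus H\cong Y\oplus\ell_2$. For $n=0$ and $v\in J$ let $Rv=(\Pi_jv)_{j\ge1}$; its $j$-th coordinate lies in $G_j$, and $\Pi_0=0$ matches the convention $x_0=0$. By the last part of (N2), which uses $s=2$, and Lemma~\ref{lem:J}(c), $\|Rv\|\le2^{1/4}\cdot2\|v\|$ in $\mathcal E_0$, and $L_0Rv=\lim_j\Pi_jv=v$. So $X_0^{**}\cong X_0\oplus J$, and $X^{**}\cong X\oplus J\oplus\ell_2\cong X\oplus J$ by Lemma~\ref{lem:J}(a). If $X^{(2k)}\cong X\oplus J^k$, then $X^{(2k+2)}\cong X^{**}\oplus(J^{**})^k\cong X\oplus J^{k+1}$ by Lemma~\ref{lem:J}(b).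
\end{proof}

\begin{remark}\label{rem:Y}
The summand $X_0$ cannot be omitted. Since $q_1=2$, Lemma~\ref{lem:J}(a) gives $X_1\cong X_1\oplus\ell_2$, so $Y\cong X_1\oplus Y\cong Y\oplus\ell_2\cong Y^{**}$.
\end{remark}

\section{Rigidity of induced operators}\label{sec:rigid}

For $v\in\operatorname{co}(X)$ let $v^{(n)}\in\mathbb K^m$ $(n\ge1)$ be its components in $H$, and put $\rho_\mu v=(e_\mu^*(v^{(n)}))_{n\ge1}\in\ell_2$ for $1\le\mu\le m$. The maps $\rho_\mu$ vanish on $J$ and identify $H$ with the $m$-fold sum of $\ell_2$; let $\iota_\nu\colon\ell_2\to H$ be the $\nu$-th inclusion. Write $\mathbf N=\mathbf N_X$. We first record how slowly $\mathbf N$ grows on a coordinate with exponent $3$. If $q_\nu=3$ and $\xi\in\ell_2$ is finitely supported, then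
\begin{equation}\label{eq:cube}
\mathbf N(\iota_\nu\xi\times k)^2\le k^{2/3}\|\xi\|^2+C_\xi\qquad\text{for all }k,
\end{equation}
with $C_\xi=\sum_n|\xi_n|^2\sum_i(r_i^{(n)})^2k_i$. The first term is (N7). The second holds because $\langle1\times k\rangle_{k_i}\le k_i^{-1/4}k_i^{3/4}=k_i^{1/2}$ for all $k$ by \eqref{eq:bracket}, and $C_\xi$ is finite because each $r^{(n)}$ has finitely many nonzero entries.

\begin{proposition}\label{prop:rigid}
Let $T\in\mathcal B(X)$, $S=\operatorname{co}(T)$ and $A_{\mu\nu}=\rho_\mu S\iota_\nu\in\mathcal B(\ell_2)$.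
\begin{itemize}
\item[(a)] $S(J)\subset J$, and $S|_J=\lambda1_J$ for a scalar $\lambda$.
\item[(b)] $A_{\mu\nu}$ is compact for $\mu\ne\nu$, and $A_{\nu\nu}-A_{\mu\mu}$ is compact for all $\mu,\nu$.
\item[(c)] If $q_\mu=2$ and $q_\nu=3$, then $A_{\mu\nu}=0$.
\item[(d)] If $S$ is Fredholm, then every $A_{\mu\mu}$ is Fredholm and $\operatorname{ind}S=m\cdot\operatorname{ind}A_{\mu\mu}$.
\end{itemize}
\end{proposition}

\begin{proof}
We use Proposition~\ref{prop:transfer} only on constant sequences: $\mathbf N(Sv\times k)\le2\|T\|\,\mathbf N(v\times k)$.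

(a) Let $v\in J$. By (N6) with $p=4$,
$$\mathbf N(v\times k_i)=N_0(v\times k_i)\le(3+2^{4i})^{1/4}k_i^{1/4}\|v\|\le\sqrt2\,2^ik_i^{1/4}\|v\|,$$
while $\mathbf N(Sv\times k_i)\ge k_i^{1/3}\|(Sv)^{(n)}\|$ for $n\ge1$ by (N7). So $\|(Sv)^{(n)}\|\le2\sqrt2\,\|T\|\,2^ik_i^{-1/12}\|v\|$, and $2^ik_i^{-1/12}=2^{i-4i^2/3}\to0$. Thus $Sv\in J$.

Let $S_{00}=S|_J\in\mathcal B(J)$, and let $\psi\in D$ and $v\in J$ with $\psi(v)=0$. For the infinitely many $i$ with $\psi_i=\psi$, both halves of (N6) give $2^ik_i^{1/4}|\psi(S_{00}v)|\le2\|T\|\,3^{1/4}k_i^{1/4}\|v\|$, so $\psi(S_{00}v)=0$. Thus $S_{00}^*\psi$ vanishes on $\ker\psi$ and is a multiple of $\psi$. If $\psi$ is any element of the unit ball of $J^*$, take $\psi^l\in D$ with $\psi^l\to\psi$ and $S_{00}^*\psi^l=\lambda_l\psi^l$, $|\lambda_l|\le\|S_{00}\|$; along a subsequence $\lambda_l$ converges, so $S_{00}^*\psi\in\mathbb K\psi$. Every nonzero vector of $J^*$ is therefore an eigenvector of $S_{00}^*$. Two linearly independent vectors have the same eigenvalue as their sum, so $S_{00}^*=\lambda1$,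 and $S_{00}=\lambda1$.

(b) Let $\varphi\in\Phi$, let $H_\varphi=\{v\in H:\varphi(v^{(n)})=0\text{ for all }n\}$, and define $K_\varphi\colon H_\varphi\to\ell_2$ by $K_\varphi v=(\varphi((Sv)^{(n)}))_{n\ge1}$. We show that $K_\varphi$ is compact. Let $v\in H_\varphi$ and $\varphi_i=\varphi$. By (N6) with $p=2$, applied in each component,
$$\mathbf N(v\times k_i)^2\le3k_i\|v\|^2,\qquad\mathbf N(Sv\times k_i)^2\ge\sum_{n\ge n_i}4^ik_i\,|\varphi((Sv)^{(n)})|^2 .$$
With $Q_l$ the projection of $\ell_2$ onto the coordinates $n\ge l$, this reads $\|Q_{n_i}K_\varphi\|\le2\sqrt3\,\|T\|\,2^{-i}$. It holds for infinitely many $i$, and $K_\varphi-Q_{n_i}K_\varphi$ has finite rank, so $K_\varphi$ is compact.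

For $\varphi=e_\mu^*$ and $\nu\ne\mu$, the range of $\iota_\nu$ lies in $H_\varphi$ and $K_\varphi\iota_\nu=A_{\mu\nu}$, which is therefore compact. For $\varphi=m^{-1/2}\sum_\eta e_\eta^*$ and $\nu\neq\mu$, the range of $\iota_\nu-\iota_\mu$ lies in $H_\varphi$, and
$$m^{1/2}K_\varphi(\iota_\nu-\iota_\mu)=A_{\nu\nu}-A_{\mu\mu}+\sum_{\eta\ne\nu}A_{\eta\nu}-\sum_{\eta\ne\mu}A_{\eta\mu}.$$
The left side and the two sums are compact, hence so is $A_{\nu\nu}-A_{\mu\mu}$.

(c) Let $\xi\in\ell_2$ be finitely supported. As $q_\mu=2$, (N7) gives $\mathbf N(S\iota_\nu\xi\times k)\ge k^{1/2}\|A_{\mu\nu}\xi\|$. By \eqref{eq:cube}, $k\|A_{\mu\nu}\xi\|^2\le4\|T\|^2(k^{2/3}\|\xi\|^2+C_\xi)$ for all $k$, so $A_{\mu\nu}\xi=0$. Such $\xi$ are dense.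

(d) By (a), $S$ is triangular on $J\oplus H$:
$$S=\begin{pmatrix}\lambda&S_{01}\\0&S_{11}\end{pmatrix}=\begin{pmatrix}1&0\\0&S_{11}\end{pmatrix}\begin{pmatrix}\lambda&S_{01}\\0&1\end{pmatrix}.$$
If $\lambda=0$, then $J\subset\ker S$ and $S$ is not Fredholm. So $\lambda\ne0$ and the second factor is invertible; by (F1) and (F2), $S_{11}$ is Fredholm and $\operatorname{ind}S_{11}=\operatorname{ind}S$. The matrix of $S_{11}$ is $(A_{\eta\nu})$, so by (b) $S_{11}$ differs by a compact operator from the direct sum of $m$ copies of $A_{\mu\mu}$, for each $\mu$. Now (F3) and (F2) give the claim.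
\end{proof}

\section{Proof of Theorem~\ref{thm:B}}\label{sec:proof}

If $d\ge1$, take $m=d$ and all $q_\mu=2$, and put $W=J^d$. If $d=0$, take $m=2$ and $(q_1,q_2)=(2,3)$, and put $W=J\oplus J_3$. Let $X$ be the space of Section~\ref{sec:X}. By Proposition~\ref{prop:duals},
\begin{equation}\label{eq:facts}
X\cong X\oplus W^c\quad(c\ge0),\qquad X^{(2k)}\cong X\oplus J^k\quad(k\ge0).
\end{equation}

\subsection*{Mutual complementation}
Since $J$ is a summand of $W$, the space $X^{(2k)}\cong X\oplus J^k$ is isomorphic to a complemented subspace of $X\oplus W^k\cong X$. Also $X$ is isomorphic to a complemented subspace of $X\oplus J^l\cong X^{(2l)}$. By transitivity, $X^{(2k)}$ is isomorphic to a complemented subspace of $X^{(2l)}$ for all $k,l$.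

\subsection*{Powers of $J$ absorbed by $X$}

\begin{lemma}\label{lem:claim}
If $e\ge1$ and $X\cong X\oplus J^e$, then $d\ge1$ and $d\mid e$.
\end{lemma}

\begin{proof}
Let $\Gamma\colon X\oplus J^e\to X$ be an isomorphism, let $j,\pi$ be the inclusion and projection for the summand $X$ and $j',\pi'$ those for $J^e$. Put $T=\Gamma j$ and $S=\operatorname{co}(T)$, with entries $A_{\mu\nu}$. As $\dim\operatorname{co}(J^e)=e$, Lemma~\ref{lem:absorb} and Proposition~\ref{prop:rigid}(d) give
\begin{equation}\label{eq:index}
-e=\operatorname{ind}S=m\cdot\operatorname{ind}A_{\mu\mu}\qquad(1\le\mu\le m).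
\end{equation}
If $d\ge1$, then $m=d$ and $d\mid e$.

Let $d=0$; we derive a contradiction. Here \eqref{eq:index} only says that $e$ is even. The additional point is that the absorbed space $J^e$ takes nothing from the coordinate with exponent $3$, so that $A_{22}$ is invertible, whereas \eqref{eq:index} ties its index to $e$. Put $U=\pi\Gamma^{-1}$, $\alpha=\Gamma j'\colon J^e\to X$ and $\beta=\pi'\Gamma^{-1}\colon X\to J^e$. Then $UT=1$ and $TU=\Gamma(1-j'\pi')\Gamma^{-1}=1-\alpha\beta$. With $S'=\operatorname{co}(U)$, whose entries we denote by $A'_{\mu\nu}$,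
$$S'S=1,\qquad SS'=1-\operatorname{co}(\alpha)\operatorname{co}(\beta).$$

First, $\operatorname{co}(\beta)\iota_2=0$. Norm $J^e$ as an $\ell_2$-sum; it is a James-type sum with $\mathbf N_{J^e}(u\times k)=k^{1/2}\|u\|$ for $u\in\operatorname{co}(J^e)=\mathbb K^e$. For finitely supported $\xi\in\ell_2$, Proposition~\ref{prop:transfer} and \eqref{eq:cube} give $k\|\operatorname{co}(\beta)\iota_2\xi\|^2\le4\|\beta\|^2(k^{2/3}\|\xi\|^2+C_\xi)$ for all $k$. So $\operatorname{co}(\beta)\iota_2\xi=0$, and such $\xi$ are dense.

Second, the $(2,2)$ entry is multiplicative. By Proposition~\ref{prop:rigid}(c), $A_{12}=0$, so $S\iota_2\xi=u+\iota_2A_{22}\xi$ with $u\in J$. By Proposition~\ref{prop:rigid}(a), $S'u\in J$, so $\rho_2S'u=0$ and $\rho_2S'S\iota_2=A'_{22}A_{22}$. Both parts of the proposition apply to $U$ as well as to $T$, so with the roles exchanged $\rho_2SS'\iota_2=A_{22}A'_{22}$. Since $\rho_2\iota_2=1$,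
$$A'_{22}A_{22}=1,\qquad A_{22}A'_{22}=1-\rho_2\operatorname{co}(\alpha)\operatorname{co}(\beta)\iota_2=1 .$$
Thus $A_{22}$ is invertible, and \eqref{eq:index} with $\mu=2$ gives $e=0$, contrary to $e\ge1$.
\end{proof}

\subsection*{Isomorphism types}
Let $d\ge1$ and $l=k+cd$ with $c\ge0$. By \eqref{eq:facts}, $X^{(2l)}\cong X\oplus W^c\oplus J^k\cong X\oplus J^k\cong X^{(2k)}$. For $d=0$ there is nothing to prove in this direction.

Conversely, let $k<l$ and $X^{(2k)}\cong X^{(2l)}$, that is, $X\oplus J^k\cong X\oplus J^l$. We cancel $J^k$ by completing it to a power of $W$. Let $Z=J^{cd-k}$ with $cd\ge k$ if $d\ge1$, and $Z=J_3^k$ if $d=0$. Then $J^k\oplus Z$ is a power of $W$, so $X\oplus J^k\oplus Z\cong X$ by \eqref{eq:facts}, and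
$$X\cong X\oplus J^k\oplus Z\cong X\oplus J^l\oplus Z\cong(X\oplus J^k\oplus Z)\oplus J^{l-k}\cong X\oplus J^{l-k}.$$
By Lemma~\ref{lem:claim}, $d\ge1$ and $d\mid l-k$. This proves Theorem~\ref{thm:B}, and with it Theorem~\ref{thm:A}. \qed

\begin{thebibliography}{1}

\bibitem{chat}
\texttt{https://chat.stackexchange.com/transcript/36?m=62815064}

\end{thebibliography}
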